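\title{Akcoglu's dominated ergodic theorem does not extend to positive power bounded operators}

\begin{abstract}
Akcoglu's theorem bounds the maximal function of the Ces\`aro averages of a positive contraction on $L_p$, $1<p<\infty$. We show that the bound fails for positive power bounded operators: for every $p$ and every $\varepsilon>0$ there are a positive operator $T$ on $\ell_p$ with $\sup_n\|T^n\|\le1+\varepsilon$ and a function $0\le f\in\ell_p$ whose maximal function is not in weak $\ell_p$. The estimate holds for all positive power bounded operators on $L_p(\mu)$ exactly when $L_p(\mu)$ is finite-dimensional. The operator $T$ is a convex combination of nested positive projections, the hitting operators of a heavy-tailed renewal walk, and their maximal function is a discrete fractional integral.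
\end{abstract}

\section{The question and the results}

Let $(X,\Sigma,\mu)$ be a $\sigma$-finite measure space, let $1<p<\infty$ and $q=p/(p-1)$. A bounded linear operator $T$ on $L_p(\mu)$ is \emph{positive} if $Tf\ge0$ whenever $f\ge0$, and \emph{power bounded} if $\sup_{n\ge0}\|T^n\|<\infty$. Its Ces\`aro averages are
\[
A_nf=A_n(T)f=\frac1n\sum_{j=0}^{n-1}T^jf\qquad(n\ge1).
\]
We say that a positive operator $T$ satisfies the \emph{dominated estimate} if there is a constant $C<\infty$, which may depend on $p$ and $T$, such that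
\begin{equation}\label{eq:DE}
\Big\|\sup_{n\ge1}A_n|f|\Big\|_p\le C\,\|f\|_p\qquad\text{for all }f\in L_p(\mu).
\end{equation}
The estimate says that the whole sequence $(A_n|f|)$ lies below one function of $L_p$, of controlled norm.

\begin{theorem}[Akcoglu; see {\cite[Theorem 2.5, p.~189]{Krengel}}]\label{thm:Akcoglu}
Every positive contraction on $L_p$, $1<p<\infty$, satisfies \eqref{eq:DE} with $C=q$.
\end{theorem}

Krengel notes that this theorem is open for positive power bounded operators, and the problem is posed in \cite{MO}: \emph{does every positive power bounded operator on $L_p(\mu)$, $1<p<\infty$, satisfy the dominated estimate?}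

One would guess that it does. Let $K=\sup_n\|T^n\|$. Each average separately has norm at most $K$. Property \eqref{eq:DE} survives the passage to an equivalent norm, and $T$ is a contraction for the equivalent norm $\|f\|'=\sup_{n\ge0}\|T^n|f|\|_p$: we have $\|f\|_p\le\|f\|'\le K\|f\|_p$, and $|Tf|\le T|f|$ gives $\|Tf\|'\le\|f\|'$. If $T$ is a contraction for a weighted norm $(\int|f|^pw\,d\mu)^{1/p}$ with $0<\inf w\le\sup w<\infty$, then Theorem \ref{thm:Akcoglu} for the measure $w\,d\mu$ gives \eqref{eq:DE} with $C=q(\sup w/\inf w)^{1/p}$. The only gap is that $\|\cdot\|'$ need not be a weighted $L_p$-norm. This gap cannot be closed.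

Write $\ell_p=\ell_p(\{0,1,2,\dots\})$. For $0<r<\infty$, \emph{weak $\ell_r$} is the space $\ell_{r,\infty}$ of sequences $g$ with
\[
\|g\|_{r,\infty}=\sup_{\lambda>0}\lambda\,\big(\#\{x:|g(x)|>\lambda\}\big)^{1/r}<\infty .
\]
Chebyshev's inequality gives $\|g\|_{r,\infty}\le\|g\|_r$, so $\ell_r\subset\ell_{r,\infty}$, and $|g|\le|h|$ implies $\|g\|_{r,\infty}\le\|h\|_{r,\infty}$.

\begin{theorem}\label{thm:main}
Let $1<p<\infty$ and $\varepsilon>0$. There are a positive operator $T$ on $\ell_p$ with $\sup_{n\ge0}\|T^n\|\le1+\varepsilon$ and a function $0\le f\in\ell_p$ such that $\sup_nA_n(T)f\notin\ell_{p,\infty}$. In particular $\sup_nA_n(T)f\notin\ell_p$, and no finite $C$ works in \eqref{eq:DE}. Moreover, $T$ can be chosen with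
\[
\|T^n-T^{n+1}\|\le\frac{2(1+\varepsilon)}{n+1}\qquad(n\ge1).
\]
\end{theorem}

\begin{theorem}\label{thm:class}
Let $1<p<\infty$ and let $(X,\Sigma,\mu)$ be $\sigma$-finite. The following are equivalent:
\begin{itemize}
\item[(a)] every positive power bounded operator on $L_p(\mu)$ satisfies the dominated estimate;
\item[(b)] for some $\varepsilon>0$, every positive $T$ on $L_p(\mu)$ with $\sup_n\|T^n\|\le1+\varepsilon$ satisfies the dominated estimate;
\item[(c)] $\dim L_p(\mu)<\infty$.
\end{itemize}
\end{theorem}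

By Theorem \ref{thm:Akcoglu} the estimate holds when $\sup_n\|T^n\|\le1$. So on an infinite-dimensional $L_p(\mu)$ the power bound $1$ is exactly the threshold. On $\ell_p$ one can ask for less, since $\ell_r$ grows with $r$; only the trivial endpoint survives.

\begin{theorem}\label{thm:r}
Let $1<p<\infty$. For every $r<\infty$ there are a positive power bounded $T$ on $\ell_p$ and $0\le f\in\ell_p$ with $\sup_nA_nf\notin\ell_{r,\infty}$. For $r=\infty$ this is impossible: $\|\sup_nA_n|f|\|_\infty\le\sup_n\|T^n\|\,\|f\|_p$ always holds on $\ell_p$.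
\end{theorem}

The construction has two independent parts. Section \ref{sec:mix} reduces the problem to projections: a uniformly bounded sequence of positive projections $E_k$ with $E_jE_k=E_{\max(j,k)}$ can be mixed into one power bounded operator whose averages reproduce the $E_k$ one after another. Sections \ref{sec:sweep} and \ref{sec:kernel} build such projections on $\ell_p$: $E_k$ pushes the mass of $f$ that lies below $k$ forward to $[k,\infty)$, which creates a peak at $k$. Each peak is narrow, so it costs little in norm; but the peaks sit at different points, and the supremum over $k$ collects all of them. The theorems are proved in Sections \ref{sec:proof} and \ref{sec:class}.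

\section{From nested projections to one operator}\label{sec:mix}

To build a power bounded operator we must control all its powers, and the bound $\|T^n\|\le\|T\|^n$ is useless once $\|T\|>1$. Projections are the simplest operators whose powers are known, so we build $T$ from them.

\begin{example}\label{ex:one}
Let $E$ be a positive projection, $0<c<1$, and $T=cI+(1-c)E$. From $E^2=E$,
\[
\big(c^jI+(1-c^j)E\big)\big(cI+(1-c)E\big)=c^{j+1}I+\big(c^j(1-c)+1-c^j\big)E ,
\]
so $T^j=c^jI+(1-c^j)E$ for all $j\ge0$, and $\|T^j\|\le\max(1,\|E\|)$. With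
\[
a_n(c)=\frac1n\sum_{j=0}^{n-1}c^j
\]
we get $A_n=a_n(c)I+(1-a_n(c))E$. The weight $a_n(c)$ is near $1$ when $n(1-c)$ is small and near $0$ when $n(1-c)$ is large: the averages switch from $I$ to $E$ at time about $1/(1-c)$. Since $a_1(c)=1$ and $a_n(c)\to0$, we have $\sup_nA_nf\ge\max(f,Ef)$ for $f\ge0$.
\end{example}

To see infinitely many projections we need infinitely many well separated switching times and a product rule that keeps the powers inside the convex hull of the projections. Call a sequence $E_0=I,E_1,E_2,\dots$ of positive operators on $L_p(\mu)$ \emph{nested} if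
\begin{equation}\label{eq:nested}
E_jE_k=E_{\max(j,k)}\qquad(j,k\ge0).
\end{equation}
These are commuting projections with decreasing ranges. Conditional expectations onto a decreasing sequence of $\sigma$-algebras of a probability space are the model.

\begin{proposition}\label{prop:mix}
Let $(E_k)_{k\ge0}$ be nested with $K=\sup_k\|E_k\|<\infty$. Put $c_{-1}=0$, $c_k=1-16^{-(k+1)}$ for $k\ge0$, and $T=\sum_{k\ge0}(c_k-c_{k-1})E_k$. Then $T$ is positive and
\begin{itemize}
\item[(a)] $\|T^n\|\le K$ for all $n\ge0$;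
\item[(b)] $\|T^n-T^{n+1}\|\le 2K/(n+1)$ for all $n\ge1$;
\item[(c)] $\tfrac12\sup_kE_kf\le\sup_nA_n(T)f\le\sup_kE_kf$ for all $f\ge0$.
\end{itemize}
\end{proposition}

\begin{proof}
The weights $w_k=c_k-c_{k-1}$ are nonnegative with sum $1$, so the series converges absolutely in operator norm and $T$ is positive. Absolute convergence allows us to multiply out, and \eqref{eq:nested} gives, for $n\ge1$,
\[
T^n=\sum_{k_1,\dots,k_n}w_{k_1}\cdots w_{k_n}E_{\max(k_1,\dots,k_n)} .
\]
The tuples with maximum at most $k$ have total weight $(w_0+\dots+w_k)^n=c_k^n$, so those with maximum exactly $k$ have total weight $c_k^n-c_{k-1}^n$. Hence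
\begin{equation}\label{eq:powers}
T^n=c_0^nE_0+\sum_{k\ge1}(c_k^n-c_{k-1}^n)E_k .
\end{equation}
This holds for $n=0$ too, where it reads $T^0=E_0$. The coefficients are nonnegative with sum $\lim_kc_k^n=1$, which proves (a).

For (b) let $n\ge1$ and $\psi_n(c)=c^n(1-c)$. Since $\psi_n(c_{-1})=0$, formula \eqref{eq:powers} gives $T^n-T^{n+1}=\sum_{k\ge0}(\psi_n(c_k)-\psi_n(c_{k-1}))E_k$, so $\|T^n-T^{n+1}\|$ is at most $K$ times the total variation of $\psi_n$ on $[0,1]$. As $\psi_n'(c)=c^{n-1}(n-(n+1)c)$, the function rises from $0$ to its maximum at $c=n/(n+1)$ and falls back to $0$. Its variation is twice the maximum, namely $2n^n/(n+1)^{n+1}\le2/(n+1)$.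

For (c), average \eqref{eq:powers} over the exponents $0,\dots,n-1$:
\begin{equation}\label{eq:averages}
A_n(T)=a_n(c_0)E_0+\sum_{k\ge1}\big(a_n(c_k)-a_n(c_{k-1})\big)E_k .
\end{equation}
The coefficients are again nonnegative with sum $1$, which gives the upper bound. For the lower bound we look for a time $n$ at which $E_k$ carries a fixed share of the weight. The switching times next to $E_k$ are $1/(1-c_{k-1})=16^k$ and $1/(1-c_k)=16^{k+1}$; take their geometric mean $n=4\cdot16^k$. By Bernoulli's inequality,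
\[
a_n(c_k)\ge c_k^n\ge1-n16^{-(k+1)}=\tfrac34 ,
\]
and for $k\ge1$ the geometric series gives
\[
a_n(c_{k-1})\le\frac1{n(1-c_{k-1})}=\frac1{4\cdot16^k\cdot16^{-k}}=\tfrac14 .
\]
So the coefficient of $E_k$ in \eqref{eq:averages} is at least $\frac12$ for every $k\ge0$. For $f\ge0$ all other terms are nonnegative, hence $A_{4\cdot16^k}f\ge\frac12E_kf$.
\end{proof}

By (c), $T$ violates \eqref{eq:DE} exactly when $f\mapsto\sup_kE_k|f|$ is unbounded on $L_p$. This cannot happen for $K=1$: then $T$ is a positive contraction, and Theorem \ref{thm:Akcoglu} with (c) gives $\|\sup_kE_k|f|\|_p\le2q\|f\|_p$. We need nested projections of norm slightly larger than $1$ with an unbounded maximal function.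

\section{Sweeping mass forward}\label{sec:sweep}

From now on we work on $\ell_p$, with unit vectors $\delta_x$. Relation \eqref{eq:nested} is automatic if $E_k$ is obtained from $E_{k-1}$ by one further step, and the steps made so far fix the range of $E_k$. A step that clears one coordinate has this property. Fix a nonnegative sequence $b=(b(n))_{n\ge1}$ with $\|b\|_p<\infty$ and define, for $y\ge0$,
\[
Q_yf=f-f(y)\delta_y+f(y)\sum_{n\ge1}b(n)\delta_{y+n},
\]
that is,
\begin{equation}\label{eq:Q}
Q_yf(x)=\begin{cases}f(x),&x<y,\\ 0,&x=y,\\ f(x)+f(y)\,b(x-y),&x>y.\end{cases}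
\end{equation}
The operator $Q_y$ is positive and $\|Q_y\|\le1+\|b\|_p$. Put
\[
E_0=I,\qquad E_k=Q_{k-1}\cdots Q_1Q_0\quad(k\ge1).
\]
Think of $f\ge0$ as a distribution of mass: $Q_y$ removes the mass at $y$ and redistributes it to the right according to $b$, and $E_k$ clears the sites $0,\dots,k-1$ in turn. If $\sum b(n)=1$, consider the renewal walk that jumps from $y$ to $y+n$ with probability $b(n)$; then $E_k\delta_y$ is the law of its first position in $[k,\infty)$ when it starts at $y$. This picture guides the choices below; the proofs do not use it.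

\begin{example}\label{ex:det}
Let $b(1)=1$ and $b(n)=0$ for $n\ge2$. Then $Q_y$ moves the mass at $y$ to $y+1$, and
\[
E_kf=\big(f(0)+\dots+f(k)\big)\delta_k+f1_{(k,\infty)} .
\]
For $f=\delta_0$ we get $E_kf=\delta_k$. Each $E_kf$ has norm $1$, yet $\sup_kE_kf\equiv1\notin\ell_p$: a peak that moves with $k$ is counted once in each $\|E_kf\|_p$ and infinitely often in the supremum. But these projections are not uniformly bounded. For $f=1_{[0,k]}$ we get $E_kf=(k+1)\delta_k$, so $\|E_k\|\ge(k+1)^{1-1/p}$. All the mass is piled on one point, and the $\ell_p$-norm punishes this.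
\end{example}

We must keep the moving peak and spread the mass. The next lemma computes $E_k$ for general $b$. By translation invariance, $E_k\delta_y(x)$ depends only on the distance $d=k-y$ from the start to the level $k$ and the overshoot $z=x-k$. Define $H(z,d)$ for integers $z\ge0$, $d\ge1$ by recursion on $d$:
\begin{equation}\label{eq:rec}
H(z,1)=b(z+1),\qquad H(z,d+1)=H(z+1,d)+H(0,d)\,b(z+1),
\end{equation}
and put $u(0)=1$, $u(d)=H(0,d)$ for $d\ge1$.

\begin{lemma}\label{lem:sweep}
\begin{itemize}
\item[(a)] The sequence $(E_k)$ is nested.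
\item[(b)] For $f\in\ell_p$, the function $E_kf$ vanishes on $[0,k)$, and
\begin{equation}\label{eq:Ek}
E_kf(k+z)=f(k+z)+\sum_{d=1}^kH(z,d)f(k-d)\qquad(z\ge0).
\end{equation}
\item[(c)] For $f\ge0$ and $x\ge0$,
\[
\sup_kE_kf(x)=E_xf(x)=\sum_{y=0}^xu(x-y)f(y).
\]
\item[(d)] If the matrix $H$ defines an operator $\ell_p(\{d\ge1\})\to\ell_p(\{z\ge0\})$ of norm at most $\eta$, then $\sup_k\|E_k\|\le1+\eta$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) By \eqref{eq:Q}, $Q_k$ kills coordinate $k$ and leaves the coordinates below $k$ unchanged; by induction $E_kf$ vanishes on $[0,k)$. Also $Q_yg=g$ whenever $g(y)=0$. Hence $Q_yE_k=E_k$ for $y<k$, and therefore $E_jE_k=E_k$ for $j\le k$. In particular $E_j^2=E_j$, so for $j\le k$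
\[
E_kE_j=Q_{k-1}\cdots Q_jE_jE_j=Q_{k-1}\cdots Q_jE_j=E_k .
\]

(b) If $g$ vanishes on $[0,k)$, then $Q_yg=g$ for $y<k$, so $E_kg=g$. Writing $f=f1_{[k,\infty)}+\sum_{y<k}f(y)\delta_y$, it suffices to show $E_k\delta_y(x)=H(x-k,k-y)$ for $y<k\le x$. Fix $y$ and use induction on $k$. Since $E_y\delta_y=\delta_y$, we have $E_{y+1}\delta_y=Q_y\delta_y$, whose value at $x\ge y+1$ is $b(x-y)=H(x-y-1,1)$. If the formula holds for $k$, then for $x\ge k+1$, by \eqref{eq:Q} and by \eqref{eq:rec} with $z=x-k-1$, $d=k-y$,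
\[
E_{k+1}\delta_y(x)=H(x-k,k-y)+H(0,k-y)\,b(x-k)=H(x-k-1,\,k+1-y).
\]

(c) For $g\ge0$ and $y<x$, \eqref{eq:Q} gives $Q_yg(x)\ge g(x)$. So $E_0f(x)\le E_1f(x)\le\dots\le E_xf(x)$, while $E_kf(x)=0$ for $k>x$. The value $E_xf(x)$ is \eqref{eq:Ek} with $k=x$, $z=0$.

(d) In \eqref{eq:Ek} the first term has norm $\|f1_{[k,\infty)}\|_p$, and the second is $H$ applied to the finitely supported sequence $(f(k-d))_{1\le d\le k}$, of norm at most $\eta\|f1_{[0,k)}\|_p$. The sum is at most $(1+\eta)\|f\|_p$.
\end{proof}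

So the maximal function is the convolution $u*f$, and the norms of all $E_k$ are governed by the single matrix $H$. Induction on $d$ in \eqref{eq:rec} gives $H(z,d)=\sum_{j=0}^{d-1}u(j)\,b(z+d-j)$. For $z=0$ this is the renewal equation $u(d)=\sum_{j<d}u(j)b(d-j)$; in terms of the power series $U(t)=\sum_{d\ge0}u(d)t^d$ and $B(t)=\sum_{n\ge1}b(n)t^n$,
\begin{equation}\label{eq:renewal}
U(t)\,\big(1-B(t)\big)=1 .
\end{equation}
For the walk, $u(d)$ is the probability of visiting $y+d$ from $y$, and $f\mapsto u*f$ is the Green operator.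

Two conditions pull $u$ in opposite directions. If $u\in\ell_1$, then $\|u*f\|_p\le\|u\|_1\|f\|_p$ by Minkowski's inequality, and the maximal function is bounded; so we need $u\notin\ell_1$. On the other hand, $f\mapsto E_kf(k)$ is a functional of norm at most $\|E_k\|$, so
\begin{equation}\label{eq:uq}
\|E_k\|\ge\Big(\sum_{d=0}^ku(d)^q\Big)^{1/q},
\end{equation}
and we need $u\in\ell_q$. In Example \ref{ex:det}, $u\equiv1$ meets the first condition and misses the second. For a probability $b$ the second condition forces a heavy tail: if $m=\sum nb(n)<\infty$, then $1-B(t)=\sum b(n)(1-t^n)\le m(1-t)$ and $U(t)\ge1/(m(1-t))$ by \eqref{eq:renewal}, whereas $u\in\ell_q$ and H\"older's inequality give $U(t)\le\|u\|_q(1-t)^{-1/p}$; these contradict each other as $t\uparrow1$, because $p>1$. A sequence of order $d^{\alpha-1}$ lies in $\ell_q\setminus\ell_1$ when $\alpha>0$ and $(1-\alpha)q>1$, that is, when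
\[
0<\alpha<1/p .
\]
For $p=\infty$ this range is empty, as it must be: on $L_\infty$ the dominated estimate holds with $C=\sup_n\|T^n\|$, since $A_n|f|\le C\|f\|_\infty$ a.e.\ for each $n$.

\section{A walk with an explicit hitting kernel}\label{sec:kernel}

Fix $0<\alpha<1/p$. The simplest series with coefficients of order $d^{\alpha-1}$ is $U(t)=(1-t)^{-\alpha}$, for which $u*f$ is a discrete fractional integral of order $\alpha$. By \eqref{eq:renewal} this means $B(t)=1-(1-t)^\alpha$, and the binomial series gives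
\begin{equation}\label{eq:b}
b(n)=\frac{\alpha(1-\alpha)(2-\alpha)\cdots(n-1-\alpha)}{n!}=\frac{\alpha\,\Gamma(n-\alpha)}{\Gamma(1-\alpha)\,n!}\qquad(n\ge1).
\end{equation}
We take this $b$. It is positive, and $\sum b(n)=\lim_{t\uparrow1}B(t)=1$, so $b\in\ell_1\subset\ell_p$ and Section \ref{sec:sweep} applies. For instance $b(1)=\alpha$, $b(2)=\alpha(1-\alpha)/2$, and \eqref{eq:rec} gives $u(1)=\alpha$, $u(2)=b(2)+b(1)^2=\alpha(\alpha+1)/2$, the first coefficients of $(1-t)^{-\alpha}$.

We use three textbook facts, besides $\Gamma(x+1)=x\Gamma(x)$: the reflection formula $\Gamma(\alpha)\Gamma(1-\alpha)=\pi/\sin\pi\alpha$; the integral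
\begin{equation}\label{eq:beta}
\int_0^\infty\frac{t^{-\sigma}}{t+a}\,dt=a^{-\sigma}\frac{\pi}{\sin\pi\sigma}\qquad(a>0,\ 0<\sigma<1);
\end{equation}
and the convexity of $\log\Gamma$ on $(0,\infty)$, which yields
\begin{equation}\label{eq:logconv}
\Gamma(x+a)\le\Gamma(x)^{1-a}\Gamma(x+1)^a=x^a\,\Gamma(x)\qquad(x>0,\ 0\le a\le1).
\end{equation}

Condition \eqref{eq:uq} concerns only the row $z=0$ of $H$; Lemma \ref{lem:sweep}(d) needs the whole matrix, with a norm that can be made small. For this $b$ the recursion \eqref{eq:rec} has a closed solution. The recursion compares two entries with the same value of $z+d$, and their difference is a function of $d$ times a function of $z$. This suggests the form $g_dh_z/(d+z)$. Put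
\[
\beta=\frac1{\Gamma(\alpha)\Gamma(1-\alpha)}=\frac{\sin\pi\alpha}\pi,\qquad g_d=\frac{\Gamma(d+\alpha)}{\Gamma(d)},\qquad h_z=\frac{\Gamma(z+1-\alpha)}{\Gamma(z+1)} .
\]

\begin{lemma}\label{lem:closed}
For $b$ as in \eqref{eq:b},
\[
H(z,d)=\frac{\beta\,g_d\,h_z}{d+z}\quad(z\ge0,\ d\ge1),\qquad u(d)=\frac{\Gamma(d+\alpha)}{\Gamma(\alpha)\,\Gamma(d+1)}\quad(d\ge0).
\]
\end{lemma}

\begin{proof}
Let $G(z,d)=\beta g_dh_z/(d+z)$. We check that $G$ satisfies \eqref{eq:rec}, which determines $H$. First, by \eqref{eq:b},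
\begin{equation}\label{eq:bh}
b(z+1)=\frac{\alpha\,h_z}{\Gamma(1-\alpha)\,(z+1)},
\end{equation}
and this equals $G(z,1)=\beta\,\Gamma(1+\alpha)h_z/(z+1)$, because $\beta\,\Gamma(1+\alpha)=\beta\alpha\Gamma(\alpha)=\alpha/\Gamma(1-\alpha)$. Next, $g_{d+1}=g_d\,\frac{d+\alpha}d$ and $h_{z+1}=h_z\,\frac{z+1-\alpha}{z+1}$, so
\[
G(z,d+1)-G(z+1,d)=\frac{\beta g_dh_z}{d+z+1}\Big(\frac{d+\alpha}d-\frac{z+1-\alpha}{z+1}\Big)=\frac{\beta g_dh_z}{d+z+1}\cdot\frac{\alpha(d+z+1)}{d(z+1)}=\frac{\alpha\beta\,g_dh_z}{d(z+1)} .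
\]
On the other hand $G(0,d)=\beta g_d\Gamma(1-\alpha)/d$, and multiplying by \eqref{eq:bh} gives the same value $\alpha\beta g_dh_z/(d(z+1))$. Hence $G=H$. Finally $u(d)=G(0,d)=g_d/(\Gamma(\alpha)d)$ for $d\ge1$, which is the stated formula, and for $d=0$ both sides equal $1$.
\end{proof}

\begin{lemma}\label{lem:bounds}
For $d\ge0$ we have $u(d)\ge(d+1)^{\alpha-1}/\Gamma(\alpha)$. For $z\ge0$, $d\ge1$ and $m=z+1$,
\[
H(z,d)\le\frac{2\beta}{1-\alpha}\,\kappa(m,d),\qquad\text{where }\ \kappa(m,d)=\frac{(d/m)^\alpha}{d+m}.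
\]
\end{lemma}

\begin{proof}
By \eqref{eq:logconv} with $x=d+\alpha$ and $a=1-\alpha$, $\Gamma(d+1)\le(d+\alpha)^{1-\alpha}\Gamma(d+\alpha)\le(d+1)^{1-\alpha}\Gamma(d+\alpha)$, which gives the bound for $u$. Again by \eqref{eq:logconv}, $g_d\le d^\alpha$ and
\[
h_z=\frac{\Gamma(m+1-\alpha)}{(m-\alpha)\,\Gamma(m)}\le\frac{m^{1-\alpha}}{m-\alpha}\le\frac{m^{-\alpha}}{1-\alpha},
\]
the last step because $m-\alpha\ge(1-\alpha)m$. Since $d+m\ge2$, we have $d+z=d+m-1\ge(d+m)/2$.
\end{proof}

These bounds show the shape of the peak. Take $f=1_{[0,N)}$, so $\|f\|_p^p=N$. At the level, $E_Nf(N)=\sum_{d=1}^Nu(d)\ge N(N+1)^{\alpha-1}/\Gamma(\alpha)$. At distance $z=m-1$ from the level, $\kappa(m,d)\le m^{-\alpha}d^{\alpha-1}$ and $\sum_{d\le N}d^{\alpha-1}\le N^\alpha/\alpha$ give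
\[
E_Nf(N+z)\le\frac{2\beta}{\alpha(1-\alpha)}\Big(\frac Nm\Big)^\alpha .
\]
The peak has height of order $N^\alpha$, far above the height $1$ of $f$, but it is narrow: $\sum_{m\le N}(N/m)^{\alpha p}\le N/(1-\alpha p)=\|f\|_p^p/(1-\alpha p)$, because $\alpha p<1$. The supremum over $k$, by contrast, sees the top of a peak at every point: $E_xf(x)=\sum_{d\le x}u(d)\ge(x+1)^\alpha/\Gamma(\alpha)$ for all $x<N$.

For general $f$ we use Schur's test. The kernel $\kappa$ is homogeneous of degree $-1$, so it maps powers to powers, and power weights are the natural test functions.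

\begin{lemma}\label{lem:schur}
The matrix $H$ defines an operator $\ell_p(\{d\ge1\})\to\ell_p(\{z\ge0\})$ with
\[
\|H\|\le\eta(\alpha):=\frac{2\sin\pi\alpha}{(1-\alpha)\sin\big(\pi(\frac1p-\alpha)\big)},
\]
and $\eta(\alpha)\to0$ as $\alpha\downarrow0$.
\end{lemma}

\begin{proof}
Let $s=\frac1p-\alpha\in(0,1)$ and $M=\pi/\sin\pi s=\pi/\sin\pi(1-s)$; note $\alpha+\frac1q=1-s$. The integrand in \eqref{eq:beta} is decreasing, so its sum over the positive integers is at most its integral. With $\sigma=s$, $a=m$ and with $\sigma=1-s$, $a=d$ we obtain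
\begin{align*}
\sum_{d\ge1}\kappa(m,d)\,d^{-1/p}&=m^{-\alpha}\sum_{d\ge1}\frac{d^{-s}}{d+m}\le M\,m^{-\alpha-s}=M\,m^{-1/p},\\
\sum_{m\ge1}\kappa(m,d)\,m^{-1/q}&=d^\alpha\sum_{m\ge1}\frac{m^{-(1-s)}}{d+m}\le M\,d^{\alpha-1+s}=M\,d^{-1/q}.
\end{align*}
Let $v\ge0$ on $\{d\ge1\}$. Write $\kappa v=\big(\kappa^{1/q}d^{-1/(pq)}\big)\big(\kappa^{1/p}d^{1/(pq)}v\big)$ and apply H\"older's inequality and the first estimate:
\begin{align*}
\Big(\sum_d\kappa(m,d)v(d)\Big)^p&\le\Big(\sum_d\kappa(m,d)d^{-1/p}\Big)^{p/q}\sum_d\kappa(m,d)\,d^{1/q}v(d)^p\\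
&\le M^{p/q}m^{-1/q}\sum_d\kappa(m,d)\,d^{1/q}v(d)^p .
\end{align*}
Sum over $m$ and use the second estimate: the total is at most $M^{p/q+1}\|v\|_p^p=M^p\|v\|_p^p$. For general $v$ use $|Hv|\le H|v|$. By Lemma \ref{lem:bounds}, $\|H\|\le2\beta M/(1-\alpha)=\eta(\alpha)$. As $\alpha\downarrow0$ the numerator of $\eta(\alpha)$ tends to $0$ and the denominator tends to $\sin(\pi/p)$, which is positive because $1<p<\infty$.
\end{proof}

The hypothesis $\alpha<1/p$ enters as $s>0$, without which the first sum diverges. It cannot be dropped: for $1/p\le\alpha<1$, the lower bound for $u$ in Lemma \ref{lem:bounds} still holds, so $u\notin\ell_q$ and $\|E_k\|\to\infty$ by \eqref{eq:uq}. The smallness of $\eta(\alpha)$ comes from the factor $\beta$ alone: for small $\alpha$ the walk makes long jumps, and the mass that crosses the level is spread thin.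

\section{Proofs of Theorems \ref{thm:main} and \ref{thm:r}}\label{sec:proof}

For $0<\alpha<1/p$ let $(E_k)$ be the projections built from \eqref{eq:b}. By Lemmas \ref{lem:sweep} and \ref{lem:schur} they are nested with $K=\sup_k\|E_k\|\le1+\eta(\alpha)$. Let $T_\alpha$ be the operator of Proposition \ref{prop:mix}. It is positive, $\sup_n\|T_\alpha^n\|\le1+\eta(\alpha)$, and $\|T_\alpha^n-T_\alpha^{n+1}\|\le2(1+\eta(\alpha))/(n+1)$ for $n\ge1$.

Convolution with $u$ multiplies a slowly decreasing function by about $x^\alpha$, so we test it on a function that decays as slowly as $\ell_p$ allows: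
\[
f(y)=(y+1)^{-1/p}\big(\log(y+2)\big)^{-2/p}.
\]
It is positive and decreasing, and $\|f\|_p^p=\sum_y(y+1)^{-1}(\log(y+2))^{-2}<\infty$.

\begin{lemma}\label{lem:large}
If $0<r<\infty$ and $\frac1r>\frac1p-\alpha$, then $\sup_nA_n(T_\alpha)f\notin\ell_{r,\infty}$.
\end{lemma}

\begin{proof}
For $0\le y\le x$ we have $f(y)\ge f(x)$ and, by Lemma \ref{lem:bounds}, $u(x-y)\ge(x+1)^{\alpha-1}/\Gamma(\alpha)$. The sum in Lemma \ref{lem:sweep}(c) has $x+1$ terms, so
\[
\sup_kE_kf(x)\ge\frac{(x+1)^\alpha f(x)}{\Gamma(\alpha)}=\frac{(x+1)^{-(1/p-\alpha)}\big(\log(x+2)\big)^{-2/p}}{\Gamma(\alpha)}=:\varphi(x).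
\]
The function $\varphi$ is decreasing, so for $\lambda<\varphi(N)$ the set $\{\varphi>\lambda\}$ contains $0,\dots,N$. Letting $\lambda\uparrow\varphi(N)$,
\[
\|\varphi\|_{r,\infty}\ge\varphi(N)(N+1)^{1/r}=\frac{(N+1)^{1/r-(1/p-\alpha)}}{\Gamma(\alpha)\big(\log(N+2)\big)^{2/p}}\longrightarrow\infty\qquad(N\to\infty).
\]
By Proposition \ref{prop:mix}(c), $\sup_nA_n(T_\alpha)f\ge\frac12\varphi$.
\end{proof}

\begin{proof}[Proof of Theorem \ref{thm:main}]
Choose $\alpha\in(0,1/p)$ with $\eta(\alpha)\le\varepsilon$ and let $T=T_\alpha$. The two norm bounds hold, and Lemma \ref{lem:large} applies with $r=p$ because $\alpha>0$.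
\end{proof}

\begin{proof}[Proof of Theorem \ref{thm:r}]
Given $r<\infty$, choose $\alpha\in(0,1/p)$ with $\frac1p-\alpha<\frac1r$ and let $T=T_\alpha$. It is power bounded, and Lemma \ref{lem:large} applies. For $r=\infty$, a coordinate of a sequence is at most its $\ell_p$-norm, so $A_n|f|(x)\le\|A_n|f|\|_p\le\sup_j\|T^j\|\,\|f\|_p$ for all $n$ and $x$.
\end{proof}

For $r>p$ the proof needs $\alpha>\frac1p-\frac1r$, so $\alpha$ cannot be sent to $0$; this is why Theorem \ref{thm:r} asserts power boundedness only.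

\section{General measure spaces}\label{sec:class}

To prove Theorem \ref{thm:class} we find a copy of $\ell_p$ in $L_p(\mu)$ that is the range of a positive contractive projection, and transport $T$ to it. An \emph{atom} is a set $F\in\Sigma$ with $\mu(F)>0$ that is not the disjoint union of two sets of positive measure. A real measurable function $g$ is a.e.\ constant on an atom $F$: for each rational $t$ one of $F\cap\{g<t\}$, $F\cap\{g\ge t\}$ is null, and $g$ equals a.e.\ on $F$ the supremum of those $t$ for which the first set is null. For complex $g$, take real and imaginary parts. We use $\sigma$-finiteness only in the form: every set of positive measure contains a set of finite positive measure.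

\begin{lemma}\label{lem:sets}
\begin{itemize}
\item[(a)] If $\dim L_p(\mu)=\infty$, there are disjoint sets $F_0,F_1,\dots$ with $0<\mu(F_i)<\infty$.
\item[(b)] If $\dim L_p(\mu)<\infty$, then $X$ is, up to a null set, a disjoint union of finitely many atoms $F_1,\dots,F_N$ of finite measure.
\end{itemize}
\end{lemma}

\begin{proof}
(a) For $Y\in\Sigma$ let $L_p(Y)$ be the subspace of functions vanishing off $Y$. Put $X_0=X$ and suppose $\dim L_p(X_i)=\infty$. Then $X_i$ is neither null nor an atom, since otherwise $\dim L_p(X_i)\le1$. So $X_i$ is a disjoint union of two sets of positive measure, and $L_p(X_i)$ is the direct sum of the corresponding subspaces. One of these is infinite-dimensional; call its set $X_{i+1}$, and choose $F_i$ of finite positive measure in the other set. Then $F_i\subset X_i\setminus X_{i+1}$, so the $F_i$ are disjoint.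

(b) Indicators of disjoint sets of finite positive measure are linearly independent, so there is a family $F_1,\dots,F_N$ of such sets with $N$ maximal. If some $F_i$ were not an atom, splitting it would enlarge the family; if $X\setminus\bigcup F_i$ had positive measure, a subset of finite positive measure would enlarge it.
\end{proof}

\begin{proof}[Proof of Theorem \ref{thm:class}]
(a)$\Rightarrow$(b) holds because (b) concerns fewer operators.

(b)$\Rightarrow$(c). Suppose $\dim L_p(\mu)=\infty$, take $F_i$ as in Lemma \ref{lem:sets}(a), and define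
\[
Ja=\sum_{i\ge0}a_i\,\mu(F_i)^{-1/p}1_{F_i}\quad(a\in\ell_p),\qquad Pg=\Big(\mu(F_i)^{-1/q}\int_{F_i}g\,d\mu\Big)_{i\ge0}\quad(g\in L_p(\mu)).
\]
Both maps are positive. $J$ is an isometry, since $\int|Ja|^p\,d\mu=\sum|a_i|^p$. H\"older's inequality gives $|(Pg)_i|\le\|g1_{F_i}\|_p$, so $\|Pg\|_p^p\le\sum_i\|g1_{F_i}\|_p^p\le\|g\|_p^p$. Also $PJ=I$, because $\frac1p+\frac1q=1$. Given $\varepsilon>0$, take $T$ and $f$ from Theorem \ref{thm:main} and put $S=JTP$, a positive operator on $L_p(\mu)$. From $PJ=I$ we get $S^n=JT^nP$ for $n\ge1$, so $\sup_{n\ge0}\|S^n\|\le1+\varepsilon$, and $S^nJ=JT^n$ for $n\ge0$, so $A_n(S)Jf=JA_n(T)f$. On $F_i$ the function $\sup_nA_n(S)Jf$ therefore equals $\mu(F_i)^{-1/p}\sup_nA_n(T)f(i)$, and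
\[
\int\Big(\sup_nA_n(S)Jf\Big)^pd\mu=\sum_i\Big(\sup_nA_n(T)f(i)\Big)^p=\infty .
\]
So $S$ violates the dominated estimate, and since $\varepsilon$ was arbitrary, (b) fails.

(c)$\Rightarrow$(a). Take $F_1,\dots,F_N$ as in Lemma \ref{lem:sets}(b) and let $T$ be positive with $K=\sup_n\|T^n\|<\infty$. Every $g\in L_p(\mu)$ is a.e.\ constant on $F_i$, with modulus at most $\mu(F_i)^{-1/p}\|g\|_p$. Applying this to $g=A_n|f|$, whose norm is at most $K\|f\|_p$, gives
\[
\sup_nA_n|f|\le K\|f\|_p\sum_{i=1}^N\mu(F_i)^{-1/p}1_{F_i}\quad\text{a.e.},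
\]
and the right side has norm $N^{1/p}K\|f\|_p$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Krengel}
U.~Krengel, \emph{Ergodic Theorems}.

\bibitem{MO}
``I am reading Ulrich Krengel's book, Ergodic Theorems; the theorem of Akcoglu's he mentions of is on page 189'', MathOverflow,
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 191895/\allowbreak is-akcoglus-theorem-for-\allowbreak power-bounded-positive-\allowbreak operators-still-an-\allowbreak open-problem\allowbreak ?r=SearchResults}.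

\end{thebibliography}
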